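\title{Hanner's inequality for $n$ functions}

\begin{abstract}
Let $\epsilon_1,\dots,\epsilon_n$ be independent random signs. We prove that
$\mathbb{E}\,|\sum_i\epsilon_i\|f_i\|_p|^p\le \mathbb{E}\,\|\sum_i\epsilon_if_i\|_p^p$
for all $f_1,\dots,f_n\in L_p$ when $1\le p\le2$, and that the reverse inequality holds when $p\ge2$. For $n=2$ and $p\le2$ this is Hanner's inequality. The result holds for Hilbert-space-valued functions; we determine the cases of equality for real functions and show that the ranges of $p$ cannot be enlarged. The problem reduces to the convexity of a function of $n$ variables. Its second derivative is the infinitesimal form of an inequality for vectors in the Euclidean plane, which we prove by Gaussian averaging on the discrete cube.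
\end{abstract}

\section{Introduction}

Throughout, $\epsilon_1,\dots,\epsilon_n$ are independent random signs, each uniform on $\{-1,1\}$, and $\mathbb{E}$ is the expectation with respect to them. On a measure space $(X,\mu)$ we write $\|f\|_p=(\int|f|^p\,d\mu)^{1/p}$. Hanner's inequality states that for $1\le p\le2$ and $f,g\in L_p(0,1)$,
\begin{equation}\label{eq:hanner}
\big|\|f\|_p-\|g\|_p\big|^p+\big(\|f\|_p+\|g\|_p\big)^p\le\|f+g\|_p^p+\|f-g\|_p^p .
\end{equation}
After division by $2$, each side is an average over a choice of signs, and \eqref{eq:hanner} becomes the case $n=2$ of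
\begin{equation}\label{eq:main}
\mathbb{E}\Big|\sum_{i=1}^n\epsilon_i\|f_i\|_p\Big|^p\le\mathbb{E}\Big\|\sum_{i=1}^n\epsilon_if_i\Big\|_p^p .
\end{equation}
It is conjectured in \cite{notes} that \eqref{eq:main} holds for $1<p\le2$, every $n\ge1$ and all $f_1,\dots,f_n\in L_p(0,1)$.

To see what \eqref{eq:main} asserts, fix the norms $\alpha_i=\|f_i\|_p$. If $f_i=\alpha_i\varphi$ with $\|\varphi\|_p=1$, the two sides are equal. So \eqref{eq:main} says that, among all $n$-tuples with prescribed norms, the mean $p$-th power of the norm of a random signed sum is smallest when the functions lie on one line. Two cases indicate the role of $p$. For $p=2$ the cross terms vanish in expectation, and both sides equal $\sum\alpha_i^2$. If the $f_i$ have disjoint supports, which is the configuration farthest from a line, the right side is $\sum\alpha_i^p$, and for $p\le2$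
\[
\mathbb{E}\Big|\sum\epsilon_i\alpha_i\Big|^p\le\Big(\mathbb{E}\Big|\sum\epsilon_i\alpha_i\Big|^2\Big)^{p/2}=\Big(\sum\alpha_i^2\Big)^{p/2}\le\sum\alpha_i^p ,
\]
while for $p\ge2$ both inequalities are reversed. One therefore expects \eqref{eq:main} for $p\le2$ and its reverse for $p\ge2$. We prove both, the first for $p\ge1$.

\begin{theorem}\label{thm:A}
Let $1<p\le2$, $n\ge1$, and let $f_1,\dots,f_n\in L_p(X,\mu)$ be real or complex functions on an arbitrary measure space. Then \eqref{eq:main} holds.
\end{theorem}

For a Hilbert space $H$ with norm $|\cdot|$, the space $L_p(X,\mu;H)$ consists of the strongly measurable functions $f:X\to H$ with $\|f\|_p^p=\int|f|^p\,d\mu<\infty$. For $0<p<1$ we define $\|f\|_p$ by the same formula as for $p\ge1$.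

\begin{theorem}\label{thm:B}
\begin{enumerate}
\item[(i)] For $2\le p<\infty$, inequality \eqref{eq:main} holds with $\ge$ in place of $\le$. For $p=1$ it holds as stated.
\item[(ii)] Theorem~\ref{thm:A} and part (i) remain true for $f_i\in L_p(X,\mu;H)$, with $H$ a Hilbert space.
\item[(iii)] Let the $f_i$ be real, $1<p<\infty$ and $p\ne2$. Equality holds in \eqref{eq:main} if and only if the functions $|f_i|/\|f_i\|_p$, over those $i$ with $f_i\ne0$, coincide almost everywhere.
\item[(iv)] Let $0<p<\infty$ and $n=2$, and consider real $L_p(0,1)$. Then \eqref{eq:main} holds for all $f_1,f_2$ if and only if $1\le p\le2$, and the reverse inequality holds for all $f_1,f_2$ if and only if $p\ge2$.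
\end{enumerate}
\end{theorem}

Section~\ref{sec:phi} turns \eqref{eq:main} into the convexity of an explicit function $\Phi$ on the positive orthant, settles the sign of its second derivative for $n=2$, and shows why the same computation is inconclusive for $n=3$. The second derivative is then identified as the leading term of a comparison between vectors in the plane and their lengths. Section~\ref{sec:euclid} proves this comparison in any Euclidean space; it is the core of the paper. Section~\ref{sec:convex} deduces the convexity of $\Phi$, and Section~\ref{sec:proofs} the theorems.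

\section{A function of $n$ variables}\label{sec:phi}

Let $\mathbb{R}^n_+=[0,\infty)^n$, and for $0<p<\infty$ define
\[
\Phi(a)=\mathbb{E}\Big|\sum_{i=1}^n\epsilon_ia_i^{1/p}\Big|^p,\qquad a\in\mathbb{R}^n_+ .
\]
The function $\Phi$ is continuous and homogeneous of degree $1$: $\Phi(ra)=r\Phi(a)$ for $r\ge0$. Given $f_1,\dots,f_n$, put $a(t)=(|f_1(t)|^p,\dots,|f_n(t)|^p)$ and $\bar a=\int a\,d\mu=(\|f_1\|_p^p,\dots,\|f_n\|_p^p)$. The left side of \eqref{eq:main} is $\Phi(\bar a)$. If the $f_i$ are real then, for fixed $t$, the vector $(\epsilon_i\operatorname{sgn}f_i(t))_i$, with $\operatorname{sgn}0=1$, has the same law as $(\epsilon_i)_i$. Hence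
\begin{equation}\label{eq:pointwise}
\mathbb{E}\Big|\sum\epsilon_if_i(t)\Big|^p=\Phi(a(t))\qquad(f_i\ \text{real}),
\end{equation}
and \eqref{eq:main} reads $\Phi(\int a\,d\mu)\le\int\Phi(a)\,d\mu$. This is a Jensen inequality, and convexity of $\Phi$ is the property that governs it.

Convexity is necessary. Given $a,a'\in\mathbb{R}^n_+$, let $f_i=a_i^{1/p}$ on $(0,\frac12)$ and $f_i=(a_i')^{1/p}$ on $(\frac12,1)$. Then
\begin{equation}\label{eq:twovalued}
\text{left side of \eqref{eq:main}}=\Phi\Big(\frac{a+a'}2\Big),\qquad\text{right side of \eqref{eq:main}}=\frac{\Phi(a)+\Phi(a')}2 .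
\end{equation}
Convexity is also sufficient, on every measure space: by homogeneity the tangent plane to the graph of $\Phi$ passes through the origin, so there is no constant term to integrate and the total mass of $\mu$ plays no role.

\begin{lemma}\label{lem:tangent}
Let $p>1$ and $\bar a\in(0,\infty)^n$. Then $\Phi$ is $C^1$ on $(0,\infty)^n$ and $\langle\nabla\Phi(\bar a),\bar a\rangle=\Phi(\bar a)$. If $\Phi$ is convex on $\mathbb{R}^n_+$, then
\begin{equation}\label{eq:tangent}
\Phi(a)\ge\langle\nabla\Phi(\bar a),a\rangle\qquad(a\in\mathbb{R}^n_+),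
\end{equation}
and if $\Phi$ is concave, the reverse inequality holds.
\end{lemma}

\begin{proof}
For $p>1$ the function $y\mapsto|y|^p$ is $C^1$ on $\mathbb{R}$, and $a_i\mapsto a_i^{1/p}$ is smooth on $(0,\infty)$; so $\Phi$ is $C^1$. Differentiating $\Phi(r\bar a)=r\Phi(\bar a)$ at $r=1$ gives the identity. A convex function lies above its tangent plane, so $\Phi(a)\ge\Phi(\bar a)+\langle\nabla\Phi(\bar a),a-\bar a\rangle=\langle\nabla\Phi(\bar a),a\rangle$. In the concave case apply this to $-\Phi$.
\end{proof}

\subsection*{The second derivative}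

For $a\in(0,\infty)^n$ and a direction $h\in\mathbb{R}^n$ put
\begin{equation}\label{eq:xw}
x_i=a_i^{1/p},\quad w_i=\frac{h_i}{p\,a_i},\quad S=\sum\epsilon_ix_i,\quad T=\sum\epsilon_ix_iw_i,\quad U=\sum\epsilon_ix_iw_i^2 .
\end{equation}
Expanding the products, $SU-T^2=\sum_{i,j}\epsilon_i\epsilon_jx_ix_j(w_j^2-w_iw_j)$; the diagonal terms vanish, and pairing $(i,j)$ with $(j,i)$ gives
\begin{equation}\label{eq:SUT}
SU-T^2=\sum_{i<j}\epsilon_i\epsilon_j\,x_ix_j(w_i-w_j)^2 .
\end{equation}
Call $a$ \emph{regular} if $S\neq0$ for every choice of signs, and write $\partial_h^2\Phi(a)=\frac{d^2}{ds^2}\Phi(a+sh)|_{s=0}$.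

\begin{lemma}\label{lem:second}
Let $p>0$, and suppose that $a\in(0,\infty)^n$ is regular or that $p>2$. Then $\Phi$ is $C^2$ near $a$, and
\begin{equation}\label{eq:second}
\partial_h^2\Phi(a)=p(p-1)\,\mathbb{E}\big[|S|^{p-2}(T^2-SU)\big]=-p(p-1)\sum_{i<j}x_ix_j(w_i-w_j)^2\,\mathbb{E}\big[\epsilon_i\epsilon_j|S|^{p-2}\big].
\end{equation}
\end{lemma}

\begin{proof}
The function $y\mapsto|y|^p$ is $C^2$ away from $0$, and on all of $\mathbb{R}$ if $p>2$, with derivatives $p|y|^{p-2}y$ and $p(p-1)|y|^{p-2}$. Along $a+sh$ we have $x_i'=\frac1pa_i^{1/p-1}h_i=x_iw_i$ and $w_i'=-h_i^2/(pa_i^2)=-pw_i^2$, so $x_i''=(1-p)x_iw_i^2$. Thus $S'=T$, $S''=(1-p)U$, and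
\[
(|S|^p)''=p(p-1)|S|^{p-2}T^2+p|S|^{p-2}S\,(1-p)U=p(p-1)|S|^{p-2}(T^2-SU).
\]
The second equality in \eqref{eq:second} is \eqref{eq:SUT}.
\end{proof}

\begin{example}[$n=2$]\label{ex:two}
Here $|S|=x_1+x_2$ when $\epsilon_1\epsilon_2=1$ and $|S|=|x_1-x_2|$ when $\epsilon_1\epsilon_2=-1$. For $x_1\ne x_2$,
\begin{equation}\label{eq:two}
\partial_h^2\Phi(a)=\tfrac12\,p(p-1)\,x_1x_2(w_1-w_2)^2\big(|x_1-x_2|^{p-2}-(x_1+x_2)^{p-2}\big).
\end{equation}
Since $|x_1-x_2|<x_1+x_2$, the last factor has the sign of $2-p$. So $\partial_h^2\Phi(a)$ is nonnegative for $1<p<2$ and nonpositive for $p>2$ and for $0<p<1$.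
\end{example}

\begin{example}[$n=3$]\label{ex:three}
One might hope that for $1<p<2$ every coefficient $\mathbb{E}[\epsilon_i\epsilon_j|S|^{p-2}]$ in \eqref{eq:second} is nonpositive, as for $n=2$. Take $x=(1,1,3)$. By the symmetry $\epsilon\mapsto-\epsilon$ we may fix $\epsilon_3=1$; then $S$ takes the values $5,3,3,1$, and
\[
\mathbb{E}\big[\epsilon_1\epsilon_2|S|^{p-2}\big]=\tfrac14\big(5^{p-2}-2\cdot3^{p-2}+1\big).
\]
This is positive for $1<p<2$ and negative for $2<p<3$, because $y^{p-2}$ is strictly convex, respectively strictly concave, on $(0,\infty)$. In both ranges the sign is the wrong one. (For $p\ge3$ the termwise argument does work: $\phi(y)=|y|^{p-2}$ is convex on $\mathbb{R}$, so $\phi(y+z)+\phi(y-z)$ is nondecreasing in $|z|$; compare $z=x_i+x_j$ with $z=x_i-x_j$, where $y$ is the rest of the sum.)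
\end{example}

So for $1<p<3$ the terms of \eqref{eq:second} must be handled together, using the relations among the numbers $(w_i-w_j)^2$. These numbers behave like squared angles between nearly parallel vectors, and the next lemma realizes them as such.

\begin{lemma}\label{lem:bridge}
Let $p>1$, and suppose that $a$ is regular or that $p>2$. For $\eta>0$ let $v_i=x_i(1,\eta w_i)\in\mathbb{R}^2$, $V=\sum\epsilon_iv_i$ and $\rho=\sum\epsilon_i|v_i|$. Then, as $\eta\to0$,
\begin{equation}\label{eq:bridge}
\mathbb{E}|V|^p-\mathbb{E}|\rho|^p=\frac{\eta^2}{2(p-1)}\,\partial_h^2\Phi(a)+o(\eta^2).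
\end{equation}
\end{lemma}

\begin{proof}
We have $V=(S,\eta T)$, and $|v_i|=x_i(1+\frac12\eta^2w_i^2)+O(\eta^4)$ gives $\rho=S+\frac12\eta^2U+O(\eta^4)$. For a sign pattern with $S\ne0$,
\[
|V|^p=(S^2+\eta^2T^2)^{p/2}=|S|^p+\tfrac p2\eta^2|S|^{p-2}T^2+O(\eta^4),\qquad
|\rho|^p=|S|^p+\tfrac p2\eta^2|S|^{p-2}SU+O(\eta^4).
\]
For a pattern with $S=0$, which is allowed only if $p>2$, we have $|V|^p=O(\eta^p)$ and $|\rho|^p=O(\eta^{2p})$, both $o(\eta^2)$, while $|S|^{p-2}=0$. Hence the left side of \eqref{eq:bridge} is $\frac p2\eta^2\,\mathbb{E}[|S|^{p-2}(T^2-SU)]+o(\eta^2)$, and \eqref{eq:second} finishes the proof.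
\end{proof}

It therefore suffices to prove that $\mathbb{E}|V|^p\ge\mathbb{E}|\rho|^p$ for vectors in a Euclidean space when $1<p<2$, and the reverse when $p>2$. Nothing is lost in this reduction. If $G$ is a standard Gaussian vector in $\mathbb{R}^d$, then $\langle G,v\rangle$ is a centered Gaussian with standard deviation $|v|$, so $v\mapsto\langle G,v\rangle$ is a constant multiple of an isometry from $\mathbb{R}^d$ into $L_p$. The Euclidean inequality is thus itself a case of \eqref{eq:main}.

\section{The Euclidean inequality}\label{sec:euclid}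

In this section $v_1,\dots,v_n\in\mathbb{R}^d$, $V=\sum\epsilon_iv_i$ and $\rho=\sum\epsilon_i|v_i|$. The one exact relation between $V$ and $\rho$ is
\begin{equation}\label{eq:L2}
\mathbb{E}|V|^2=\sum|v_i|^2=\mathbb{E}\rho^2 .
\end{equation}
To exploit it we write $r^p$ as a mixture of functions that are quadratic in nature. For $\lambda>0$ let
\[
\Delta_\lambda=\mathbb{E}(|\rho|-\lambda)_+^2-\mathbb{E}(|V|-\lambda)_+^2,\qquad y_+=\max(y,0).
\]

\begin{lemma}\label{lem:mixture}
For $1<p<\infty$, $p\neq2$,
\begin{equation}\label{eq:mixture}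
\mathbb{E}|V|^p-\mathbb{E}|\rho|^p=\tfrac12\,p(p-1)(2-p)\int_0^\infty\Delta_\lambda\,\lambda^{p-3}\,d\lambda .
\end{equation}
\end{lemma}

\begin{proof}
Let $r\ge0$ and substitute $\lambda=ru$. For $p>2$,
\[
\int_0^\infty(r-\lambda)_+^2\lambda^{p-3}d\lambda=r^p\Big(\frac1{p-2}-\frac2{p-1}+\frac1p\Big)=\frac{2r^p}{p(p-1)(p-2)} .
\]
Apply this to $r=|V|$ and $r=|\rho|$, average and subtract. For $p<2$ this integral diverges at $\lambda=0$, so we subtract the integrand from $r^2$: the function $1-(1-u)_+^2$ equals $2u-u^2$ on $(0,1)$ and $1$ on $[1,\infty)$, whence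
\[
\int_0^\infty\big(r^2-(r-\lambda)_+^2\big)\lambda^{p-3}d\lambda=r^p\Big(\frac2{p-1}-\frac1p+\frac1{2-p}\Big)=\frac{2r^p}{p(p-1)(2-p)} .
\]
Convergence at $0$ uses $p>1$, and convergence at $\infty$ uses $p<2$. Average and subtract as before; the terms $r^2$ cancel by \eqref{eq:L2}.
\end{proof}

A single inequality, free of $p$, now serves both ranges.

\begin{proposition}\label{prop:trunc}
If $v_1,\dots,v_n\in\mathbb{R}^d\setminus\{0\}$ and $\lambda>0$, then
$\mathbb{E}(|V|-\lambda)_+^2\le\mathbb{E}(|\rho|-\lambda)_+^2$; that is, $\Delta_\lambda\ge0$.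
\end{proposition}

The advantage of the truncated square is that $(|V|-\lambda)_+$ is the distance from $V$ to the closed ball of radius $\lambda$ about $0$. Every point $b$ of the ball gives an upper bound $(|V|-\lambda)_+^2\le|V-b|^2$, and this can be expanded. On the scalar side the nearest point of $[-\lambda,\lambda]$ to $\rho$ is
\[
c(\epsilon)=\max(-\lambda,\min(\lambda,\rho(\epsilon))),\qquad|\rho-c|=(|\rho|-\lambda)_+ .
\]
The nearest point of the ball to $V$ gives the best bound but has no visible relation to $c$. We look instead for a map $b:\{-1,1\}^n\to\mathbb{R}^d$ that imitates $c$.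

Recall the Walsh expansion. For $A\subseteq\{1,\dots,n\}$ let $W_A(\epsilon)=\prod_{i\in A}\epsilon_i$. These $2^n$ functions are orthonormal, $\mathbb{E}[W_AW_B]=0$ for $A\ne B$ and $W_A^2=1$, so they form a basis of the real functions on $\{-1,1\}^n$. Every $c$ is written as $c=\sum_A\hat c(A)W_A$ with $\hat c(A)=\mathbb{E}[cW_A]$, and $\mathbb{E}c^2=\sum_A\hat c(A)^2$. Likewise $\mathbb{E}|\sum_AW_Az_A|^2=\sum_A|z_A|^2$ for vectors $z_A\in\mathbb{R}^d$. We write $\hat c(i)=\hat c(\{i\})=\mathbb{E}[\epsilon_ic]$.

Since $V$ and $\rho$ are linear in $\epsilon$, the cross terms $\mathbb{E}\langle V,b\rangle$ and $\mathbb{E}\rho c$ see only the degree-one coefficients. This dictates what is required of $b$.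

\begin{lemma}\label{lem:transfer}
Let $u_1,\dots,u_n$ be unit vectors in $\mathbb{R}^d$ and let $c:\{-1,1\}^n\to[-\lambda,\lambda]$. There is a map $b:\{-1,1\}^n\to\mathbb{R}^d$ such that
\begin{enumerate}
\item[(a)] $|b(\epsilon)|\le\lambda$ for all $\epsilon$;
\item[(b)] $\mathbb{E}[\epsilon_ib]=\hat c(i)\,u_i$ for all $i$;
\item[(c)] $\mathbb{E}|b|^2\le\mathbb{E}c^2$.
\end{enumerate}
\end{lemma}

\begin{proof}[Proof of Proposition~\ref{prop:trunc} from Lemma~\ref{lem:transfer}]
Take $u_i=v_i/|v_i|$ and let $c$ be the truncation of $\rho$. By (b),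
\[
\mathbb{E}\langle V,b\rangle=\sum_i\langle v_i,\mathbb{E}[\epsilon_ib]\rangle=\sum_i\hat c(i)|v_i|=\mathbb{E}\rho c .
\]
By (a), then \eqref{eq:L2} and (c),
\[
\mathbb{E}(|V|-\lambda)_+^2\le\mathbb{E}|V|^2-2\,\mathbb{E}\langle V,b\rangle+\mathbb{E}|b|^2\le\mathbb{E}\rho^2-2\,\mathbb{E}\rho c+\mathbb{E}c^2=\mathbb{E}(|\rho|-\lambda)_+^2 .\qedhere
\]
\end{proof}

\subsection*{Small cases of Lemma~\ref{lem:transfer}}

Condition (b) fixes the linear part $\sum\hat c(i)\epsilon_iu_i$ of $b$, and the linear part alone satisfies (c). The difficulty is (a).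

If $d=1$, then $u_i=\delta_i\in\{-1,1\}$, and $b(\epsilon)=c(\epsilon_1\delta_1,\dots,\epsilon_n\delta_n)$ has all three properties. If $n=2$ and $c$ is odd, as the truncation of $\rho$ is, then $c=\hat c(1)\epsilon_1+\hat c(2)\epsilon_2$, and the linear part has norm at most $|\hat c(1)|+|\hat c(2)|=\max|c|\le\lambda$. The first real case is again $n=3$.

\begin{example}\label{ex:majority}
Let $v_i=u_i$ be three unit vectors in the plane, with an angle $2\beta<\pi$ between $u_1$ and $u_3$ and with $u_2$ inside this angle; let $0<\lambda\le1$. Then $\rho\in\{\pm1,\pm3\}$, and $c$ is $\lambda$ times the majority function: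
\[
c=\tfrac\lambda2(\epsilon_1+\epsilon_2+\epsilon_3-\epsilon_1\epsilon_2\epsilon_3).
\]
For $\epsilon=(1,1,1)$ and small $\beta$ the linear part $\frac\lambda2(u_1+u_2+u_3)$ has norm close to $\frac32\lambda$ and leaves the ball. A cubic correction is needed, $b=\frac\lambda2(\sum\epsilon_iu_i-\epsilon_1\epsilon_2\epsilon_3\,m)$, and we must find the vector $m$. Project on a line with direction $e$ and record the signs $\delta_i=\operatorname{sgn}\langle e,u_i\rangle$. The one-dimensional solution multiplies $\epsilon_i$ by $\delta_i$ and $\epsilon_1\epsilon_2\epsilon_3$ by $\delta_1\delta_2\delta_3$. Since $u_2$ is a nonnegative combination of $u_1$ and $u_3$, either $\delta_1=\delta_2=\delta_3$ or $\delta_1=-\delta_3$, and in both cases $\delta_1\delta_2\delta_3=\delta_1-\delta_2+\delta_3$. As $\delta_i$ stands for $u_i$, this suggests $m=u_1-u_2+u_3$. With this choice $b$ is odd and takes the values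
\[
\begin{array}{c|cccc}
\epsilon&(1,1,1)&(-1,1,1)&(1,-1,1)&(1,1,-1)\\\hline
b(\epsilon)&\lambda u_2&\lambda u_3&\lambda m&\lambda u_1
\end{array}
\]
The vector $u_1+u_3$ has length $2\cos\beta$ and makes an angle $\gamma\le\beta$ with $u_2$, so $|m|^2=1+4\cos\beta(\cos\beta-\cos\gamma)\le1$. Thus (a) holds, (b) holds for any $m$, and (c) follows from (a) because $c^2=\lambda^2$.
\end{example}

In general we average the one-dimensional solutions over all directions, each placed along its own direction. A Gaussian vector performs the average.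

\begin{proof}[Proof of Lemma~\ref{lem:transfer}]
Let $G$ be a standard Gaussian vector in $\mathbb{R}^d$, with expectation $\mathbb{E}_G$, and let $\kappa=\sqrt{\pi/2}$. For a unit vector $u$ the variable $\langle G,u\rangle$ is standard normal, so $\kappa\,\mathbb{E}_G|\langle G,u\rangle|=1$. Consequently, if $F$ is a real function of $G$ with $|F|\le M$, then $\langle\kappa\,\mathbb{E}_G[GF],u\rangle\le M\kappa\,\mathbb{E}_G|\langle G,u\rangle|=M$ for all unit vectors $u$, that is,
\begin{equation}\label{eq:contraction}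
\big|\kappa\,\mathbb{E}_G[GF]\big|\le M .
\end{equation}
Put $\delta_i=\operatorname{sgn}\langle G,u_i\rangle$, which lies in $\{-1,1\}$ almost surely, write $\epsilon\delta=(\epsilon_1\delta_1,\dots,\epsilon_n\delta_n)$, and define
\[
b(\epsilon)=\kappa\,\mathbb{E}_G\big[G\,c(\epsilon\delta)\big].
\]
Property (a) is \eqref{eq:contraction} with $F=c(\epsilon\delta)$. Since $W_A(\epsilon\delta)=W_A(\epsilon)W_A(\delta)$,
\[
b(\epsilon)=\sum_A\hat c(A)\,W_A(\epsilon)\,m_A,\qquad m_A=\kappa\,\mathbb{E}_G\big[G\,W_A(\delta)\big].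
\]
By \eqref{eq:contraction} with $F=W_A(\delta)$ we have $|m_A|\le1$, so $\mathbb{E}|b|^2=\sum_A\hat c(A)^2|m_A|^2\le\mathbb{E}c^2$, which is (c). For (b), orthogonality gives $\mathbb{E}[\epsilon_ib]=\hat c(i)m_{\{i\}}$. Write $G=\langle G,u_i\rangle u_i+G'$, where $G'$ is centered and independent of $\langle G,u_i\rangle$, hence of $\delta_i$. Then $m_{\{i\}}=\kappa\,\mathbb{E}_G|\langle G,u_i\rangle|\,u_i=u_i$.
\end{proof}

The same constant $\kappa$ appears in the bound \eqref{eq:contraction} and in the normalization $m_{\{i\}}=u_i$; this is why (a) and (b) hold together without loss. In Example~\ref{ex:majority} the construction gives $m_{\{1,2,3\}}=\kappa\,\mathbb{E}_G[G(\delta_1-\delta_2+\delta_3)]=u_1-u_2+u_3$, the vector found by hand.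

\begin{corollary}\label{cor:euclid}
For all $v_1,\dots,v_n\in\mathbb{R}^d$ we have $\mathbb{E}|V|^p\ge\mathbb{E}|\rho|^p$ if $1\le p\le2$ and $\mathbb{E}|V|^p\le\mathbb{E}|\rho|^p$ if $2\le p<\infty$.
\end{corollary}

\begin{proof}
Zero vectors change neither $V$ nor $\rho$ and may be dropped. For $p\notin\{1,2\}$ combine Lemma~\ref{lem:mixture} with Proposition~\ref{prop:trunc}. The case $p=2$ is \eqref{eq:L2}. Both sides are finite sums, continuous in $p$, so the case $p=1$ follows by letting $p\downarrow1$.
\end{proof}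

\section{Convexity and concavity of $\Phi$}\label{sec:convex}

Lemma~\ref{lem:bridge} and Corollary~\ref{cor:euclid} give the sign of $\partial_h^2\Phi$ wherever Lemma~\ref{lem:second} applies. Two things remain. The equality cases require strict convexity, hence a positive lower bound for $|\partial_h^2\Phi|$; and for $p<2$ the function $\Phi$ is not known to be twice differentiable at points that are not regular.

For the lower bound we keep only the levels $\lambda$ just below $\sum x_i$. Only the two constant sign patterns exceed such a level, and for them $|\rho|-|V|$ is the defect in the triangle inequality. Let $n\ge2$, let $x,w$ be as in \eqref{eq:xw}, and put $\sigma=\sum x_i$, $x_*=\min x_i$,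
\[
Q=\sum_{i<j}x_ix_j(w_i-w_j)^2,\qquad K=2^{1-n}\int_{\sigma-x_*}^\sigma\Big(1-\frac\lambda\sigma\Big)\lambda^{p-3}d\lambda,\qquad D(a,h)=p(p-1)^2|2-p|\,KQ .
\]
Since $n\ge2$, we have $\sigma-x_*\ge x_*>0$; so $K$ is finite, positive and continuous in $x$, and $D$ is continuous and nonnegative on $(0,\infty)^n\times\mathbb{R}^n$. For $p\notin\{1,2\}$, $D(a,h)=0$ exactly when all $w_i$ are equal, that is, when $h$ is a multiple of $a$.

\begin{lemma}\label{lem:quant}
Let $n\ge2$, $a\in(0,\infty)^n$ and $h\in\mathbb{R}^n$. If $1<p<2$ and $a$ is regular, then $\partial_h^2\Phi(a)\ge D(a,h)$. If $p>2$, then $\partial_h^2\Phi(a)\le-D(a,h)$.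
\end{lemma}

\begin{proof}
Let $v_i,V,\rho$ be as in Lemma~\ref{lem:bridge}, and let $\lambda\in[\sigma-x_*,\sigma]$. If $\epsilon$ is not constant, then each of the signs $+$ and $-$ occurs, so $|S|\le\sigma-2x_*$. As $\eta\to0$ both $|V|$ and $|\rho|$ tend to $|S|$, so for small $\eta$ they are less than $\sigma-x_*$ and such $\epsilon$ contribute nothing to $\Delta_\lambda$. For $\epsilon=\pm(1,\dots,1)$ we have $|\rho|=\sum|v_i|\ge|V|\ge\sigma\ge\lambda$, and
\[
(|\rho|-\lambda)^2-(|V|-\lambda)^2=(|\rho|-|V|)(|\rho|+|V|-2\lambda)\ge2(\sigma-\lambda)(|\rho|-|V|).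
\]
At $\epsilon=(1,\dots,1)$, where $S=\sigma$, we have $\rho=\sigma+\frac12\eta^2U+O(\eta^4)$ and $|V|=\sigma+\frac12\eta^2T^2/\sigma+O(\eta^4)$; by \eqref{eq:SUT}, $|\rho|-|V|=\eta^2Q/(2\sigma)+O(\eta^4)$. The pattern $-(1,\dots,1)$ gives the same value, and the two patterns have total probability $2^{1-n}$. Since $\Delta_\lambda\ge0$ for all other $\lambda$ by Proposition~\ref{prop:trunc},
\[
\int_0^\infty\Delta_\lambda\lambda^{p-3}d\lambda\ge2^{1-n}\int_{\sigma-x_*}^\sigma2(\sigma-\lambda)\lambda^{p-3}d\lambda\cdot\Big(\frac{\eta^2Q}{2\sigma}+O(\eta^4)\Big)=KQ\eta^2+O(\eta^4).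
\]
By \eqref{eq:bridge} and \eqref{eq:mixture}, $\eta^2\partial_h^2\Phi(a)+o(\eta^2)=p(p-1)^2(2-p)\int_0^\infty\Delta_\lambda\lambda^{p-3}d\lambda$. Divide by $\eta^2$ and let $\eta\to0$.
\end{proof}

\begin{proposition}\label{prop:convex}
Let $n\ge2$. For $1<p<2$, $\Phi$ is convex on $\mathbb{R}^n_+$ and strictly convex on every segment in $(0,\infty)^n$ that is not contained in a line through $0$. For $2<p<\infty$ the same holds with ``concave'' in place of ``convex''.
\end{proposition}

\begin{proof}
Fix a segment $\{a+sh:0\le s\le1\}\subset(0,\infty)^n$. If $h$ is a multiple of $a$, then $\Phi$ is affine on the segment by homogeneity. Otherwise the segment is not contained in a line through $0$, the vectors $a+sh$ and $h$ are linearly independent for every $s$, and by compactness $D(a+sh,h)\ge2\tau$ on $[0,1]$ for some $\tau>0$.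

If $p>2$, then $s\mapsto\Phi(a+sh)$ is $C^2$ with second derivative at most $-2\tau$, so it is strictly concave.

Let $1<p<2$. The segment may consist partly or wholly of points that are not regular, so we move it slightly. In the coordinates $x_i=a_i^{1/p}$ the points that are not regular form a finite union of hyperplanes $\{\sum\epsilon_ix_i=0\}$; hence there are regular points $a^{(k)}\to a$. By uniform continuity of $D(\cdot,h)$ near the segment, for large $k$ the segment $a^{(k)}+sh$, $0\le s\le1$, lies in $(0,\infty)^n$ and $D\ge\tau$ on it. For each $\epsilon$ the function $s\mapsto\sum\epsilon_i(a_i^{(k)}+sh_i)^{1/p}$ is real-analytic on an open interval containing $[0,1]$ and does not vanish at $s=0$. The zeros of such a function are isolated, so finitely many lie in $[0,1]$. Let $g_k(s)=\Phi(a^{(k)}+sh)-\tau s^2/2$. Off a finite set, $g_k$ is $C^2$ and $g_k''\ge0$ by Lemma~\ref{lem:quant}, so $g_k'$ is nondecreasing on each complementary interval. Because $p>1$, $g_k'$ is continuous on $[0,1]$ (Lemma~\ref{lem:tangent}), so it is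 nondecreasing on $[0,1]$ and $g_k$ is convex. A pointwise limit of convex functions is convex. Thus $\Phi(a+sh)-\tau s^2/2$ is convex, and $\Phi(a+sh)$, the sum of a convex and a strictly convex function, is strictly convex.

Finally, for $a,a'\in\mathbb{R}^n_+$ apply the convexity (concavity) inequality to $a+r(1,\dots,1)$ and $a'+r(1,\dots,1)$ and let $r\downarrow0$.
\end{proof}

\section{Proofs of the theorems}\label{sec:proofs}

\subsection*{The inequalities}

\begin{proof}[Proof of Theorem~\ref{thm:A} and Theorem~\ref{thm:B}(i), (ii)]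
A complex Hilbert space is a real one with inner product $\operatorname{Re}\langle\cdot,\cdot\rangle$ and the same norm, and only real coefficients $\epsilon_i$ occur in \eqref{eq:main}. So it suffices to treat $f_i\in L_p(X,\mu;H)$ with $H$ a real Hilbert space; real and complex functions are the cases $H=\mathbb{R}$ and $H=\mathbb{R}^2$. Functions with $f_i=0$ may be discarded, and if at most one remains the two sides are equal. So let $n\ge2$ and $\bar a\in(0,\infty)^n$, with $a(t)$ and $\bar a$ as in Section~\ref{sec:phi}. For fixed $t$ the vectors $f_1(t),\dots,f_n(t)$ span a finite-dimensional Euclidean space, and Corollary~\ref{cor:euclid} gives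
\begin{equation}\label{eq:pointH}
\mathbb{E}\Big|\sum\epsilon_if_i(t)\Big|^p\ge\mathbb{E}\Big|\sum\epsilon_i|f_i(t)|\Big|^p=\Phi(a(t))\qquad(1\le p\le2),
\end{equation}
with the reverse inequality for $p\ge2$.

Let $1<p<2$. By Proposition~\ref{prop:convex}, \eqref{eq:tangent} holds. Integrating \eqref{eq:pointH} and \eqref{eq:tangent},
\begin{equation}\label{eq:chain}
\mathbb{E}\Big\|\sum\epsilon_if_i\Big\|_p^p\ge\int\Phi(a(t))\,d\mu\ge\int\langle\nabla\Phi(\bar a),a(t)\rangle\,d\mu=\langle\nabla\Phi(\bar a),\bar a\rangle=\Phi(\bar a),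
\end{equation}
and $\Phi(\bar a)$ is the left side of \eqref{eq:main}. For $p>2$, $\Phi$ is concave and both inequalities in \eqref{eq:chain} are reversed. For $p=2$, \eqref{eq:L2} holds at each $t$, and both sides of \eqref{eq:main} equal $\sum\|f_i\|_2^2$. For $p=1$, the triangle inequality for integrals and \eqref{eq:pointH} give
\[
\mathbb{E}\Big|\sum\epsilon_i\int|f_i|\,d\mu\Big|\le\int\mathbb{E}\Big|\sum\epsilon_i|f_i(t)|\Big|\,d\mu\le\mathbb{E}\Big\|\sum\epsilon_if_i\Big\|_1 .\qedhere
\]
\end{proof}

\subsection*{Equality}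

\begin{proof}[Proof of Theorem~\ref{thm:B}(iii)]
Discard the zero functions. If at most one function remains, equality holds and the condition is empty. So let $n\ge2$ and $\bar a\in(0,\infty)^n$. The functions $|f_i|/\|f_i\|_p$ all equal a function $\varphi$ almost everywhere if and only if $a(t)=\varphi(t)^p\,\bar a$ almost everywhere. The condition of the theorem thus says that $a(t)$ lies on the ray $\mathbb{R}_+\bar a$ for almost every $t$.

Let $1<p<2$. By \eqref{eq:pointwise}, the first inequality in \eqref{eq:chain} is an equality for real functions. Hence equality holds in \eqref{eq:main} if and only if $\Psi(a(t))=0$ for almost every $t$, where $\Psi=\Phi-\langle\nabla\Phi(\bar a),\cdot\rangle$ is convex and nonnegative on $\mathbb{R}^n_+$. We show that the zero set of $\Psi$ is the ray. By Lemma~\ref{lem:tangent}, $\Psi(\bar a)=0$, and by homogeneity $\Psi$ vanishes on $\mathbb{R}_+\bar a$. Suppose that $\Psi(a)=0$ with $a\in\mathbb{R}^n_+$ off the ray. Then $a-\bar a$ is not a multiple of $\bar a$, since a multiple of $\bar a$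 lying in $\mathbb{R}^n_+$ lies on the ray. Being convex, nonnegative and zero at $a$ and $\bar a$, the function $\Psi$ vanishes on the segment $[\bar a,a]$. So $\Phi$ is affine on a short subsegment starting at $\bar a$, which lies in $(0,\infty)^n$ and not in a line through $0$. This contradicts Proposition~\ref{prop:convex}. For $p>2$ the argument applies to $-\Phi$ and $-\Psi$.
\end{proof}

\begin{remark}
Each hypothesis in (iii) is needed. For $p=2$ equality always holds. For $p=1$ and $n=2$ we have $\Phi(a)=\max(a_1,a_2)$, so equality holds whenever $|f_1|\ge|f_2|$ almost everywhere. For the complex constants $f_1=1$, $f_2=i$ on $(0,1)$ the condition holds, but the two sides of \eqref{eq:main} are $2^{p-1}$ and $2^{p/2}$.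
\end{remark}

\subsection*{The range of $p$}

\begin{proof}[Proof of Theorem~\ref{thm:B}(iv)]
The ``if'' statements are Theorem~\ref{thm:A} and part (i). For the converses we use \eqref{eq:twovalued}, which holds for every $p>0$. Take $a=(1,0)$ and $a'=(0,1)$, so that $f_1,f_2$ are the indicators of the two halves of $(0,1)$. Then $\Phi(a)=\Phi(a')=1$ and $\Phi(\frac12,\frac12)=\frac12\Phi(1,1)=\frac12\cdot\frac12\cdot2^p=2^{p-2}$. The left side of \eqref{eq:main} is $2^{p-2}$ and the right side is $1$. Hence \eqref{eq:main} fails for $p>2$, and the reverse inequality fails for $0<p<2$.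

It remains to show that \eqref{eq:main} fails for $0<p<1$. Take the segment from $a=(2,1)$ to $a'=(3,1)$, with direction $h=(1,0)$. On it $x_1>x_2$ and $w_1>0=w_2$, so \eqref{eq:two} applies, with $p-1<0$ and a positive last factor. Thus $\partial_h^2\Phi<0$ along the segment, $\Phi$ is strictly concave on it, and $\Phi(\frac{a+a'}2)>\frac12(\Phi(a)+\Phi(a'))$. By \eqref{eq:twovalued}, \eqref{eq:main} fails.
\end{proof}

\begin{thebibliography}{1}

\bibitem{notes}
\emph{Notes on Alexandros Eskenazis Rennes lectures January 26th 2023},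
\texttt{https://\allowbreak metric2011.\allowbreak wordpress.com/\allowbreak 2023/\allowbreak 01/\allowbreak 27/\allowbreak notes-\allowbreak on-\allowbreak alexandros-\allowbreak eskenazis-\allowbreak rennes-\allowbreak lectures-\allowbreak january-\allowbreak 26th-\allowbreak 2023/}

\end{thebibliography}
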